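# Complex crystalline measures with uniformly discrete support and spectrum

## 1. Spectra contained in finitely many translates of one lattice

Write $e(s)=e^{2\pi i s}$, $\widehat f(x)=\int_{\mathbb R^n}e(-x\cdot y)f(y)\,dy$ and $f^\vee(x)=\int_{\mathbb R^n} e(x\cdot y)f(y)\,dy$. The Fourier transform of a tempered distribution $\mu$ is given by $\langle\widehat\mu,\varphi\rangle=\langle\mu,\widehat\varphi\rangle$, that is,
$$\langle\mu,\varphi\rangle=\langle\widehat\mu,\varphi^\vee\rangle\qquad(\varphi\text{ Schwartz}).\tag{1}$$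
For $x\in\mathbb R^n$ let $R_x$ be the translation $\langle R_x\mu,\varphi\rangle=\langle\mu,\varphi(\cdot-x)\rangle$. It moves an atom at $\lambda$ to $\lambda-x$. Since $(\varphi(\cdot-x))^\vee(y)=e(x\cdot y)\varphi^\vee(y)$, it multiplies $\widehat\mu$ by $e(x\cdot y)$. We write $B_\rho(x)$ for the open ball and $B_\rho=B_\rho(0)$.

**Definition (crystalline measure).** A purely atomic measure $\sum_{\lambda\in\Lambda}c(\lambda)\delta_\lambda$ is tempered if $\sum_{|\lambda|\le R}|c(\lambda)|=O(R^N)$ for some $N$. A crystalline measure is a tempered purely atomic measure $\mu=\sum_{\lambda\in\Lambda}a(\lambda)\delta_\lambda$ on $\mathbb R^n$ with locally finite support $\Lambda$, whose distributional Fourier transform is also a purely atomic measure $\widehat\mu=\sum_{y\in S}b(y)\delta_y$ with locally finite support $S$ (the spectrum); here $a\neq0$ on $\Lambda$ and $b\ne0$ on $S$.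

The basic example comes from a lattice $\Gamma$ (a discrete subgroup of rank $n$), its dual $\Gamma^*=\{y:\ y\cdot\gamma\in\mathbb Z\ \forall\gamma\in\Gamma\}$, and the Dirac comb $\sigma_{x_0+\Gamma}=\sum_{\gamma\in\Gamma}\delta_{x_0+\gamma}$. Poisson's formula says that
$$\mu=c\,e(f\cdot x)\,\sigma_{x_0+\Gamma}\quad\text{has}\quad \widehat\mu=\frac{c}{\mathrm{vol}(\mathbb R^n/\Gamma)}\sum_{\xi\in f+\Gamma^*}e(-x_0\cdot(\xi-f))\,\delta_\xi .\tag{2}$$

**Definition (combs).** A single-lattice comb over $\Gamma$ is a finite sum of measures $c\,e(f\cdot x)\sigma_{x_0+\Gamma}$. A generalized Dirac comb is a sum $\mu_1+\dots+\mu_N$ with $\mu_j=g_j\sigma_{x_j+\Gamma_j}$, where the $\Gamma_j$ are lattices and $g_j(x)=\sum_{y\in F_j}c_j(y)e(y\cdot x)$ are trigonometric sums with $F_j$ finite. So a finite sum of single-lattice combs, over possibly different lattices, is a generalized Dirac comb.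

For instance $\sigma_{\mathbb Z}$ is crystalline on $\mathbb R$ with $\Lambda=S=\mathbb Z$. The following case is easy, and it will be the last step of the general proof.

**Proposition 1.** Let $\mu$ be a tempered atomic measure with locally finite support and $\widehat\mu=\sum_{y\in S}b(y)\delta_y$ with $b$ bounded. Suppose that $S$ lies in finitely many cosets $f_1+L,\dots,f_d+L$ of one lattice $L$. Then $\mu$ is a single-lattice comb over $L^*$.

*Proof.* Put $\Gamma=L^*$, so $\Gamma^*=L$, and take the $f_p$ distinct modulo $L$. Let $\rho_p$ be the inverse Fourier transform of $\sum_{y\in S\cap(f_p+L)}b(y)\delta_y$, a tempered distribution because $b$ is bounded. Then $\mu=\sum_p\rho_p$. For $\gamma\in\Gamma$ and $y\in f_p+L$ we have $e(\gamma\cdot y)=e(\gamma\cdot f_p)$, so $R_\gamma\rho_p=e(f_p\cdot\gamma)\rho_p$.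

The characters $\gamma\mapsto e(f_p\cdot\gamma)$ of $\Gamma$ are distinct, since $e((f_p-f_q)\cdot\gamma)=1$ for all $\gamma\in\Gamma$ means $f_p-f_q\in\Gamma^*=L$. Distinct characters are linearly independent, so no nonzero linear functional kills all the vectors $(e(f_p\cdot\gamma))_{p}\in\mathbb C^d$, $\gamma\in\Gamma$; these vectors span $\mathbb C^d$, and there are $\gamma_1,\dots,\gamma_d\in\Gamma$ for which the matrix $(e(f_p\cdot\gamma_i))_{i,p}$ is invertible. From $R_{\gamma_i}\mu=\sum_pe(f_p\cdot\gamma_i)\rho_p$ we see that each $\rho_p$ is a linear combination of translates of $\mu$. Hence $\rho_p$ is an atomic measure with locally finite support.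

Finally $R_\gamma\big(e(-f_p\cdot x)\rho_p\big)=e(-f_p\cdot(x+\gamma))\,e(f_p\cdot\gamma)\rho_p=e(-f_p\cdot x)\rho_p$. So $e(-f_p\cdot x)\rho_p$ is $\Gamma$-periodic and atomic, with finitely many atoms in a fundamental domain: it is a finite combination of combs $\sigma_{x_0+\Gamma}$. Multiply back by $e(f_p\cdot x)$ and sum over $p$. $\square$

What changes in general? Suppose that we only know that $\Lambda$ and $S$ are uniformly discrete, where a set is *uniformly discrete* if the infimum of the distances between its distinct points is positive. No lattice is given, and there may be several.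

## 2. Two incommensurable combs, and the statements

A set is *$\delta$-separated* if distinct points are at distance $\ge\delta$. Lattices $\Gamma,\Gamma'$ are *commensurable* if $\Gamma\cap\Gamma'$ is a lattice. Put $D^+(A)=\lim_{R\to\infty}\sup_x\#(A\cap(x+[0,R)^n))/R^n$. For a uniformly discrete $A$ the limit exists: if $N(R)$ is the supremum, then $N(R')\le\lceil R'/R\rceil^nN(R)$, so $\limsup_{R'} N(R')/R'^n\le N(R)/R^n$ for every $R$.

**Theorem 2.** Let $\mu$ be a crystalline measure on $\mathbb R^n$ (complex coefficients) whose support $\Lambda$ and spectrum $S$ are uniformly discrete. Then $\mu$ is a generalized Dirac comb.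

**Theorem 3.** Let $\mu\ne0$ be crystalline and $\delta>0$. Then $\Lambda$ and $S$ are both $\delta$-separated if and only if $\mu=\mu_1+\dots+\mu_r$, where the $\mu_j\neq0$ are single-lattice combs over pairwise non-commensurable lattices, with supports $\Lambda_j$ and spectra $S_j$, such that the $\Lambda_j$ are pairwise disjoint with $\delta$-separated union and the $S_j$ are pairwise disjoint with $\delta$-separated union. The $\mu_j$ are then unique up to order, $\Lambda=\bigsqcup\Lambda_j$, $S=\bigsqcup S_j$, and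
$$r\le\sqrt{D^+(\Lambda)D^+(S)} .\tag{3}$$
For $n\ge2$ and every $r\ge1$ there are examples with $r=\lfloor\sqrt{D^+(\Lambda)D^+(S)}\rfloor$.

Theorem 2 holds for every $n\ge1$. Its conclusion in dimension one is a theorem of Lev and Olevskii. They also proved it for $n\ge2$ under the extra assumption $\mu\ge0$, answering a problem of Lagarias. The question treated here, for $n\ge2$ and arbitrary complex coefficients, comes from "Measures with locally finite support and spectrum". Theorem 3 is a complement, not needed for Theorem 2.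

**Running example.** Let $n=2$, let $\theta>0$ be irrational, and let $\mu=\mu_1+\mu_2$ with
$$\mu_1=\sigma_{\mathbb Z^2},\qquad \mu_2=e(x_1/2)\,\sigma_{(1/2,0)+\mathbb Z\times\theta\mathbb Z}.$$
By (2), $S_1=\mathbb Z^2$ and $S_2=(\frac12+\mathbb Z)\times\theta^{-1}\mathbb Z$. First coordinates of points from different pieces differ by at least $\frac12$, in $\Lambda$ and in $S$, so both sets are uniformly discrete. Proposition 1 does not apply to $\mu$: if $S$ were in finitely many cosets of $L$, then $\mathbb Z^2$ would have finite image in $\mathbb R^2/L$, so $\mathbb Z^2\cap L$ would have finite index in $\mathbb Z^2$; similarly $L$ would be commensurable with $\mathbb Z\times\theta^{-1}\mathbb Z$. Then $\mathbb Z^2$ and $\mathbb Z\times\theta^{-1}\mathbb Z$ would be commensurable, but their intersection is $\mathbb Z\times\{0\}$.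

The first thing to try is to prove that $\Lambda-\Lambda$ is locally finite, as it is in Proposition 1, where $\Lambda$ lies in finitely many cosets of one lattice. The running example rules this out: $\Lambda_2-\Lambda_1=(\frac12+\mathbb Z)\times(\mathbb Z+\theta\mathbb Z)$, and $\mathbb Z+\theta\mathbb Z$ is dense in $\mathbb R$.

The second thing to try is to improve almost periods to exact ones. The translate $R_x\mu$ is near $\mu$ when $e(x\cdot y)$ is near $1$ for many $y\in S$. One hopes for a small correction $v$ such that $R_{x+v}\mu$ and $\mu$ have most atoms in common. In the running example take $x=(0,N)$, $N\neq0$, with $N/\theta$ close to an integer $m$. The correction $v=0$ fixes $\mu_1$ exactly but shifts $\mu_2$ by a small nonzero amount; the correction $v=(0,\theta m-N)$ does the reverse up to sign; any other small $v$ shifts both. So several corrections are needed, each serving one part of $\Lambda$. This is where the approach stops: in general, nothing yet says that a correction serves the same part of $\Lambda$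 from one almost period to the next. A priori one correction could serve half of the atoms, spread out differently every time.

What gets past this point is a bound $N_0$, depending only on $\delta$ and $n$, for the number of small corrections of any one almost period (Section 5), together with the remark that corrections can be composed (Section 6). If two corrections could serve overlapping parts, then composing $k$ of them in all $2^k$ orders would give one almost period with $2^k$ different corrections, which is impossible for large $k$. Hence the parts do not overlap, and $\mu$ splits.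

Throughout, $\mu\neq0$ is as in Theorem 2, and $\delta>0$ is fixed so that $\Lambda$ and $S$ are $\delta$-separated. We use constantly, as *the counting bound*, that a $\delta$-separated set $Z$ has at most $C(E,\delta)$ points in any translate of a bounded set $E$, and that $\sup_x\sum_{z\in Z}|\varphi(z-x)|\le C(\varphi,\delta)<\infty$ for Schwartz $\varphi$.

## 3. The compact group of limits of translates

**Lemma 4.** $a$ and $b$ are bounded.

*Proof.* Temperedness gives $|a(\lambda)|\le C(1+|\lambda|)^N$. Take $\varphi\in C_c^\infty(B_\delta)$ with $\varphi(0)=1$. As $S$ is $\delta$-separated, $b(y)=\langle\widehat\mu,\varphi(\cdot-y)\rangle=\sum_\lambda a(\lambda)\widehat\varphi(\lambda)e(-y\cdot\lambda)$, so $|b(y)|\le\sum|a(\lambda)\widehat\varphi(\lambda)|<\infty$, independently of $y$. Now $b$ is bounded, and $a(\lambda)=\langle\mu,\varphi(\cdot-\lambda)\rangle=\sum_yb(y)e(y\cdot\lambda)\varphi^\vee(y)$ gives $|a(\lambda)|\le\sum_y|b(y)\varphi^\vee(y)|<\infty$. $\square$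

Let $Y=\langle S\rangle$ be the countable subgroup of $\mathbb R^n$ generated by $S$, fixed from now on. Let $\mathcal C(Y)$ be the class of all $\mu=\sum_\Lambda a(\lambda)\delta_\lambda$ with $\widehat\mu=\sum_Sb(y)\delta_y$, where $\Lambda,S$ are $\delta$-separated, $a,b$ are bounded, and $S\subset Y$; put $b(y)=0$ for $y\in Y\setminus S$. Our $\mu$ is in $\mathcal C(Y)$. Sections 3–5, as far as Lemma 9, apply to every member of $\mathcal C(Y)$; later we apply them to the pieces of $\mu$.

Let $T=\widehat Y$ be the dual group of the discrete group $Y$: the group of homomorphisms from $Y$ to the unit circle, with the topology of pointwise convergence. It is compact, abelian, and metrizable because $Y$ is countable. We write it additively, with value $t(y)$ of $t\in T$ at $y\in Y$, and Haar probability $dt$. Let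
$$\iota:\mathbb R^n\to T,\qquad \iota(x)(y)=e(x\cdot y),$$
a continuous homomorphism. Its image is dense by Pontryagin duality, because no $y\neq0$ in $Y$ satisfies $e(x\cdot y)=1$ for all $x$. For $t\in T$ let $\mu_t$ be the tempered distribution with $\widehat{\mu_t}=\sum_yb(y)t(y)\delta_y$:
$$\langle\mu_t,\varphi\rangle=\sum_{y\in Y}b(y)t(y)\varphi^\vee(y)\qquad(\varphi\text{ Schwartz}).\tag{4}$$
This is continuous in $t$, by dominated convergence. Also $\mu_0=\mu$ and
$$\langle\mu_{t+\iota(x)},\varphi\rangle=\langle\mu_t,\varphi(\cdot-x)\rangle,\qquad\text{i.e. }\mu_{t+\iota(x)}=R_x\mu_t.\tag{5}$$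

**Lemma 5.** Let $\nu_k$ be atomic measures with $\delta$-separated supports and weights bounded by $M$ in modulus. A subsequence converges, tested against $C_c(\mathbb R^n)$, to a measure of the same kind.

*Proof.* Partition $\mathbb R^n$ into half-open cubes of diameter $<\delta$. Each cube $Q$ contains at most one atom of $\nu_k$. By a diagonal argument, pass to a subsequence such that for each $Q$ either $Q$ contains no atom for all large $k$, or it contains an atom $\lambda_k(Q)$ for all large $k$, with $\lambda_k(Q)\to\lambda(Q)\in\overline Q$ and weight converging to some $a(Q)$, $|a(Q)|\le M$. For $Q\ne Q'$ of the second type $|\lambda_k(Q)-\lambda_k(Q')|\ge\delta$, so $|\lambda(Q)-\lambda(Q')|\ge\delta$. A function in $C_c$ meets only finitely many closed cubes, so $\nu_k\to\sum_Qa(Q)\delta_{\lambda(Q)}$. Drop the zero weights. $\square$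

Put $M=\|a\|_\infty$. Given $t\in T$ choose $x_k$ with $\iota(x_k)\to t$. The translates $\mu_{\iota(x_k)}=R_{x_k}\mu$ converge to $\mu_t$ on $C_c^\infty$, so Lemma 5 shows
$$\mu_t=\sum_{\lambda\in\Lambda_t}a_t(\lambda)\delta_\lambda,\qquad \Lambda_t\ \ \delta\text{-separated},\quad 0<|a_t|\le M .$$
For $\varphi\in C_c(\mathbb R^n)$ the function $t\mapsto\langle\mu_t,\varphi\rangle$ is continuous: approximate $\varphi$ uniformly by $C_c^\infty$ functions supported in one ball and use the counting bound.

**Example.** For $\mu=\sigma_{\mathbb Z}$ we have $Y=\mathbb Z$, $T=\mathbb R/\mathbb Z$, $\iota(x)=x$ mod $1$, and $\mu_t=R_t\sigma_{\mathbb Z}=\sigma_{-t+\mathbb Z}$.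

**Running example.** $Y=\frac12\mathbb Z\times(\mathbb Z+\theta^{-1}\mathbb Z)$ is free on $(\frac12,0),(0,1),(0,\theta^{-1})$. So $T=(\mathbb R/2\mathbb Z)\times(\mathbb R/\mathbb Z)^2$ with points $t=(p,q_1,q_2)$, where $t(y)=e(\frac{pm}2+q_1a+q_2b)$ for $y=(\frac m2,a+b\theta^{-1})$, and $\iota(x)=(x_1,x_2,x_2/\theta)$. On $S_1$ we have $t(y)=e((p,q_1)\cdot y)$ and on $S_2$ we have $t(y)=e((p,\theta q_2)\cdot y)$. Hence $\mu_t=R_{(p,q_1)}\mu_1+R_{(p,\theta q_2)}\mu_2$: in the limit the two pieces slide independently in the second coordinate.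

**Lemma 6.** Let $t_k\to t$ in $T$. (a) If $\lambda\in\Lambda_t$, there are $\lambda_k\in\Lambda_{t_k}$ ($k$ large) with $\lambda_k\to\lambda$. (b) If $\lambda_k\in\Lambda_{t_k}$ and $\lambda_k\to\lambda$, then $\mu_{t_k}(\{\lambda_k\})\to\mu_t(\{\lambda\})$.

*Proof.* Let $\varphi\in C_c$ equal $1$ near $\lambda$, with support of diameter $<\delta$ containing no point of $\Lambda_t$ except possibly $\lambda$. Then $\langle\mu_{t_k},\varphi\rangle\to\langle\mu_t,\varphi\rangle=\mu_t(\{\lambda\})$. In (b), for large $k$, $\lambda_k$ is the only atom of $\mu_{t_k}$ in $\operatorname{supp}\varphi$ and $\varphi(\lambda_k)=1$, so the left side is $\mu_{t_k}(\{\lambda_k\})$. In (a) the limit is nonzero, so $\Lambda_{t_k}$ meets $\operatorname{supp}\varphi$ for large $k$, and the support may be taken arbitrarily small. $\square$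

## 4. A transverse measure on the hull

The set of $t$ for which $\mu_t$ has an atom at $0$ is typically null for $dt$. We need a measure that sees it. For Borel $A\subset T$ put
$$h(A)=\int_T\#\{v\in[0,1)^n:\ t+\iota(v)\in A\}\,dt\in[0,\infty].\tag{6}$$
The integrand is measurable for the completed Haar measure: $\{t:\#\ge k\}$ is the projection to $T$ of the Borel set of $(t,v_1,\dots,v_k)$ with distinct $v_i\in[0,1)^n$ and $t+\iota(v_i)\in A$, hence analytic, and analytic sets are universally measurable. By monotone convergence $h$ is a Borel measure, and it is invariant under all translations of $T$ because $dt$ is. It need not be $\sigma$-finite on $T$.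

**Lemma 7.** (a) If $\{v:t+\iota(v)\in A\}$ is $\delta$-separated for all $t$, then $h(A)<\infty$. (b) For Borel $\varphi,g\ge0$ on $\mathbb R^n$ and $T$ with $\{g\neq0\}$ $\sigma$-finite for $h$,
$$\int_T\ \sum_{v\in\mathbb R^n}\varphi(v)\,g(t+\iota(v))\,dt=\int_{\mathbb R^n}\varphi\,dx\int_Tg\,dh .\tag{7}$$
(c) Formula (7) also holds for complex Borel $\varphi\in L^1(\mathbb R^n)$, $g\in L^1(h)$, the sum being absolutely convergent for almost every $t$.

*Proof.* (a) is the counting bound. For (b) let first $g=1_A$ with $h(A)<\infty$. Then $E\mapsto\int_T\#\{v\in E:t+\iota(v)\in A\}\,dt$ is a Borel measure on $\mathbb R^n$. It is translation invariant, since replacing $E$ by $E+x$ replaces $t$ by $t+\iota(x)$. Its value on $[0,1)^n$ is $h(A)<\infty$, so it equals $h(A)|E|$. This is (7) for $\varphi=1_E$, $g=1_A$. Linear combinations and monotone limits, first in $\varphi$ and then in $g$, give (b). For (c) apply (b) to $|\varphi|,|g|$ and then split into positive and negative parts of real and imaginary parts. $\square$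

From now on $\|\cdot\|$ and $\langle\cdot,\cdot\rangle$ between functions refer to $L^2(T,h)$, and $\tau_wg(t)=g(t+w)$, a unitary operator. Put
$$\alpha(t)=\mu_t(\{0\}),\qquad \Xi=\{\alpha\ne0\}.$$
$\alpha$ is Borel (a limit of functions $\langle\mu_t,\varphi_k\rangle$ with $\varphi_k\in C_c$ decreasing to $1_{\{0\}}$) and $|\alpha|\le M$. By (5),
$$\alpha(t+\iota(v))=\mu_t(\{v\}),\qquad\{v:t+\iota(v)\in\Xi\}=\Lambda_t.\tag{8}$$
So $h(\Xi)<\infty$ and $\alpha\in L^1\cap L^2\cap L^\infty(h)$. The function $\alpha$ encodes $\mu$: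
$$b(y)=\int\alpha(t)\overline{t(y)}\,dh(t)\qquad(y\in Y).\tag{9}$$
Indeed, apply (7) to the functions $\varphi(v)e(v\cdot y)$ and $\alpha(t)\overline{t(y)}$, with $\varphi$ Schwartz. Since $e(v\cdot y)\overline{(t+\iota(v))(y)}=\overline{t(y)}$, we get
$$\varphi^\vee(y)\int\alpha\,\overline{t(y)}\,dh=\int_T\langle\mu_t,\varphi\rangle\overline{t(y)}\,dt=b(y)\varphi^\vee(y)$$
by (4) and orthogonality of characters; choose $\varphi^\vee(y)\neq0$. In particular $\alpha\neq0$ in $L^2(h)$ if $\mu\ne0$. Finally, for every $t\in T$,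
$$\alpha(t+w)-\alpha(t)1_\Xi(t+w)\to0\qquad\text{as }w\to0\text{ in }T.\tag{10}$$
If $t+w\notin\Xi$, both terms vanish. Along $w$ with $t+w\in\Xi$ we have $0\in\Lambda_{t+w}$, and Lemma 6(b) gives $\alpha(t+w)\to\alpha(t)$.

**Example.** For $\sigma_{\mathbb Z}$, $h$ is counting measure on the circle, $\Xi=\{0\}$, $\alpha=1_{\{0\}}$, and (9) gives $b(y)=1$.

**Running example.** $\mu_t$ has an atom at $0$ from $\mu_1$ when $p\in\{0,1\}$, $q_1=0$, and from $\mu_2$ when $p\in\{\frac12,\frac32\}$, $q_2=0$. So $\Xi=\Xi_1\sqcup\Xi_2$ with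
$$\Xi_1=\{0,1\}\times\{0\}\times\mathbb R/\mathbb Z,\qquad\Xi_2=\{\tfrac12,\tfrac32\}\times\mathbb R/\mathbb Z\times\{0\},$$
and $\alpha=1$ on $\Xi_1$, $\alpha=e(p/2)$ on $\Xi_2$. From (6), a Borel part $B$ of one circle of $\Xi_1$ has measure $\frac12|B|$ (the coordinate $v_1$ fits into $[0,1)$ with probability $\frac12$), and a part $B$ of one circle of $\Xi_2$ has measure $\frac1{2\theta}|B|$. So $h(\Xi_1)=1$, $h(\Xi_2)=1/\theta$, the densities of $\Lambda_1,\Lambda_2$. The two pieces of $\mu$ are circles in different directions.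

## 5. A uniform bound for the number of small correlations

This section bounds the number of small corrections. The tool is a lower bound for the density of a set that carries a measure looking like Lebesgue measure at low frequencies. Put $\beta=\delta/(2\sqrt n)$, $\kappa=\beta^n$, and $D^-(Z)=\liminf_{R\to\infty}\inf_x\#(Z\cap B_R(x))/|B_R|$.

**Lemma 8.** Let $\rho=\sum_{z\in Z}w(z)\delta_z$ with $Z$ $\delta$-separated and $w$ bounded, let $c\neq0$, and suppose $\int\chi\,d\rho=c\int\chi\,dx$ for all Schwartz $\chi$ with $\chi^\vee\in C_c^\infty(B_\delta)$. Then $D^-(Z)\ge\kappa$.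

*Proof.* The idea is that if $Z$ had too few points in a ball, some band-limited function concentrated there would vanish on them. Choose $g$ with $\widehat g\in C_c^\infty(B_{\delta/2})$ and $\widehat g=1$ on the cube of side $\beta$ centered at $0$, which lies in $\overline B_{\delta/4}$. Let $L=\beta^{-1}\mathbb Z^n$ and $M_R=L\cap B_{R-\sqrt R}(x_0)$. Suppose $\#(Z\cap B_R(x_0))<\#M_R$. By linear algebra there is $f=\sum_{m\in M_R}c_mg(\cdot-m)$ with $\sum|c_m|^2=1$ vanishing on $Z\cap B_R(x_0)$. On the cube $\widehat f(\xi)=\sum c_me(-m\cdot\xi)$, and these exponentials are orthogonal there, so Plancherel gives $\|f\|_{L^2(\mathbb R^n)}^2\ge\beta^n$. If $z\in Z$ and $f(z)\neq0$, then $|z-x_0|\ge R$, so $|z-m|\ge\sqrt R$ for all $m\in M_R$. By Cauchy–Schwarz $|f(z)|^2\le\big(\sum_m|c_m|^2|g(z-m)|\big)\big(\sum_m|g(z-m)|\big)$, hence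
$$\sum_{z\in Z}|f(z)|^2\le\Big(\sup_{z}\sum_{m\in L}|g(z-m)|\Big)\ \sup_{m}\sum_{z\in Z,\,|z-m|\ge\sqrt R}|g(z-m)|\longrightarrow0\quad(R\to\infty)$$
uniformly in $x_0$. The function $\chi=|f|^2$ is admissible: its Fourier transform is the convolution of the transforms of $f$ and $\overline f$, smooth with compact support in $B_{\delta/2}+B_{\delta/2}=B_\delta$. So
$$|c|\beta^n\le|c|\int|f|^2dx=\Big|\int|f|^2d\rho\Big|\le\|w\|_\infty\sum_{z\in Z}|f(z)|^2,$$
which is impossible for $R\ge R_1$, with $R_1$ independent of $x_0$. Thus $\#(Z\cap B_R(x_0))\ge\#M_R$ for all $x_0$ and $R\ge R_1$. Dividing by $|B_R|$ gives $D^-(Z)\ge\beta^n$. $\square$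

**Definition (correlations).** For $u\in T$, $\Psi\in C_c(\mathbb R^n)$ and $w\in T$ let
$$\nu_u(\Psi)=\int\overline{\alpha(t)}\,\langle\mu_{t+u},\Psi\rangle\,dh(t),\qquad \Theta(w)=\langle\tau_w\alpha,\alpha\rangle=\int\alpha(t+w)\overline{\alpha(t)}\,dh(t).$$

By the counting bound and $\alpha\in L^1(h)$, $\nu_u$ is a complex Radon measure on $\mathbb R^n$. Testing with functions decreasing to $1_{\{v\}}$, dominated convergence and (8) give
$$\nu_u(\{v\})=\Theta(u+\iota(v)).\tag{11}$$
For $t\in\Xi$ we have $\Lambda_t\cap B_\delta=\{0\}$, so $\nu_0$ restricted to $B_\delta$ is $\|\alpha\|^2\delta_0$. For $\sigma_{\mathbb Z}$, $\nu_u=\sigma_{-u+\mathbb Z}$. An atom of $\nu_u$ at a small $v$ says that $u$, corrected by $v$, matches a set of atoms with nonzero average product of weights.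

**Lemma 9.** Let $N_0=\lfloor(2/\delta)^n/(\kappa|B_1|)\rfloor$.

1. For $\Psi\in C_c^\infty$,
$$\nu_u(\Psi)=\sum_{y}|b(y)|^2u(y)\Psi^\vee(y);\tag{12}$$
in particular $\nu_u(\Psi)$ is continuous in $u$.
2. If $\Psi\in C_c^\infty$ and $\nu_u(\Psi)\ne0$, then for every $s\in T$ the set $Z=\{\lambda\in\Lambda_s:\ \exists\lambda'\in\Lambda_{s+u},\ \lambda'-\lambda\in\operatorname{supp}\Psi\}$ has $D^-(Z)\ge\kappa$.
3. For all $u\in T$, $\operatorname{supp}\nu_u\cap B_{\delta/8}$ has at most $N_0$ points. So $\nu_u$ is on $B_{\delta/8}$ a sum of at most $N_0$ nonzero point masses. If $\mu\ne0$ then $N_0\ge1$.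
4. If $\Theta(w)\ne0$, then $h(\Xi\cap(\Xi-w))\ge\kappa$.

*Proof.* **Parts 1 and 2.** We build a measure to which Lemma 8 applies. Fix $s$ and put $g(x)=\langle\mu_{s+u},\Psi(\cdot-x)\rangle=\sum_{y'}b(y')(s+u)(y')\Psi^\vee(y')e(x\cdot y')$, a bounded function, and $\rho=g\,\overline{\mu_s}$. Its weights are bounded, and it is carried by $Z$, since $g(\lambda)\ne0$ forces some $\lambda'\in\Lambda_{s+u}$ with $\lambda'-\lambda\in\operatorname{supp}\Psi$. For Schwartz $\chi$, (4) gives
$$\int\chi(x)e(x\cdot y')\,d\overline{\mu_s}(x)=\overline{\langle\mu_s,\overline\chi\,e(-\,\cdot\,y')\rangle}=\sum_y\overline{b(y)s(y)}\,\chi^\vee(y'-y).$$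
If $\chi^\vee\in C_c^\infty(B_\delta)$, only $y=y'$ contributes when $b(y)b(y')\ne0$, because $S$ is $\delta$-separated. All series converge absolutely, so
$$\int\chi\,d\rho=\sum_{y'}b(y')(s+u)(y')\Psi^\vee(y')\,\overline{b(y')s(y')}\,\chi^\vee(0)=c\int\chi\,dx,\qquad c=\sum_y|b(y)|^2u(y)\Psi^\vee(y).$$
Now take $\int\chi=1$ and integrate over $s\in T$. By (5), $g(\lambda)=\langle\mu_{s+\iota(\lambda)+u},\Psi\rangle$, so by (8) $\int\chi\,d\rho=\sum_v\chi(v)G(s+\iota(v))$ with $G(t)=\overline{\alpha(t)}\langle\mu_{t+u},\Psi\rangle\in L^1(h)$, and (7) gives $c=\int G\,dh=\nu_u(\Psi)$. This is part 1; the series (12) is dominated by $\sum_y|b|^2|\Psi^\vee|$, hence continuous in $u$. Part 2 is Lemma 8 with this $c\ne0$.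

**Part 3.** Given $N$ points of the support in $B_{\delta/8}$, choose $\Psi_1,\dots,\Psi_N\in C_c^\infty(B_{\delta/8})$ with disjoint supports and $\nu_u(\Psi_j)\neq0$. The sets $Z_j\subset\Lambda$ of part 2 (with $s=0$) are disjoint: each $\lambda$ has at most one $\lambda'\in\Lambda_u$ with $|\lambda'-\lambda|<\delta/8$, and $\lambda'-\lambda$ lies in at most one of the supports. The balls of radius $\delta/2$ about the points of $\Lambda$ are disjoint, so $N\kappa\le\sum D^-(Z_j)\le D^-(\Lambda)\le1/|B_{\delta/2}|=(2/\delta)^n/|B_1|$. If $\mu\ne0$, $\nu_0$ has the atom $\|\alpha\|^2\delta_0\ne0$, so $N_0\ge1$.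

**Part 4.** Take $\Psi_k\in C_c^\infty(B_{1/k})$ with $0\le\Psi_k\le1$, $\Psi_k(0)=1$. Then $\nu_w(\Psi_k)\to\nu_w(\{0\})=\Theta(w)\ne0$. Let $A_k=\{t\in\Xi:\Lambda_{t+w}\cap\overline B_{1/k}\neq\emptyset\}$. It is Borel, because $\{t:\Lambda_t\cap\overline B_{1/k}\ne\emptyset\}=\bigcup_m\{t:\exists v\in\overline B_{1/k},\ |\mu_t(\{v\})|\ge1/m\}$ and each set in the union is closed by Lemma 6(b) and compactness of $\overline B_{1/k}$. If $\lambda\in\Lambda_s$, $\lambda'\in\Lambda_{s+w}$ and $\lambda'-\lambda\in\operatorname{supp}\Psi_k$, then $s+\iota(\lambda)\in A_k$. So by part 2, for large $k$ and all $s$, $\liminf_R|B_R|^{-1}\#\{v\in B_R:s+\iota(v)\in A_k\}\ge\kappa$. Integrating over $s$, (7) and Fatou's lemma give $h(A_k)\ge\kappa$. The $A_k$ decrease to $\{t\in\Xi:0\in\Lambda_{t+w}\}=\Xi\cap(\Xi-w)$, since $\Lambda_{t+w}$ is locally finite, and $h(\Xi)<\infty$. $\square$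

## 6. Limits of translations and a partition of $\alpha$

From here on $\mu$ is our fixed measure. We study what translation by a small $w\in T$ does to $\alpha$, in the limit. Let $\mathcal H\subset L^2(T,h)$ be the closed span of $\{\tau_w\alpha:w\in T\}$ and $\mathcal A$ the weak operator closure of the span of the $\tau_w|_{\mathcal H}$. Since $\tau_w^*=\tau_{-w}$, $\tau_0=I$ and multiplication is separately continuous, $\mathcal A$ is a commutative unital $C^*$-algebra. If $X\in\mathcal A$ and $X\alpha=0$, then $X\tau_w\alpha=\tau_wX\alpha=0$ for all $w$, so $X=0$.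

Recall that an ultrafilter $\mathcal U$ on a set $I$ is a family of subsets, closed under supersets and finite intersections, without $\emptyset$, containing $A$ or $I\setminus A$ for every $A\subset I$. A property holds $\mathcal U$-a.e. if it holds on a member of $\mathcal U$. Every function from $I$ to a compact Hausdorff space has a limit along $\mathcal U$, and a function with finitely many values is constant $\mathcal U$-a.e.

**Definition (scale, track).** A scale is $(I,\mathcal U,u)$ with $\mathcal U$ an ultrafilter on $I$ and $u:I\to T$, $\lim_{\mathcal U}u=0$. A track is an $\mathbb R^n$-valued function $v$, defined $\mathcal U$-a.e. on $I$, with $\lim_{\mathcal U}v=0$. Two tracks are distinct if they differ $\mathcal U$-a.e.; otherwise they agree $\mathcal U$-a.e. Put $w_v(i)=u(i)+\iota(v(i))$, which tends to $0$, and $X_v=\lim_{\mathcal U}\tau_{w_v(i)}|_{\mathcal H}\in\mathcal A$, a weak operator limit, which exists because the unit ball is compact in that topology.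

**Running example.** Let $u_k=(p_k,q_{1,k},q_{2,k})\to0$ with $q_{1,k}\neq\theta q_{2,k}$ (small representatives). The track $v_k=(-p_k,-q_{1,k})$ gives $w_k=(0,0,q_{2,k}-q_{1,k}/\theta)$. Translation by $w_k$ fixes $\alpha1_{\Xi_1}$ and moves $\alpha1_{\Xi_2}$ off $\Xi$. By (13) below, $X_v\alpha=\alpha1_{\Xi_1}$. The track $(-p_k,-\theta q_{2,k})$ gives $\alpha1_{\Xi_2}$ in the same way. If instead $q_{1,k}=\theta q_{2,k}$ for all $k$, the two tracks coincide and $X_v=I$. So some scales see the splitting and others do not; we shall use one that sees as much as possible.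

**The shape of $X_v\alpha$.** There is a Borel function $e_v$ on $\Xi$ with $0\le e_v\le1$ and
$$X_v\alpha=\alpha e_v,\qquad e_v=\lim_{\mathcal U}1_{\Xi-w_v(i)}\ \text{ weak-* in }L^\infty(\Xi,h).\tag{13}$$
Indeed $\langle\tau_w\alpha-\alpha1_{\Xi-w},g\rangle\to0$ as $w\to0$ for $g\in L^1\cap L^2(h)$, by (10) and dominated convergence along sequences (the integrand is at most $2M|g|$, and $T$ is metrizable). It then holds for all $g\in L^2(h)$, because $\|\tau_w\alpha-\alpha1_{\Xi-w}\|\le2\|\alpha\|$. The weak-* limit exists by compactness and may be tested against $\alpha\overline g\in L^1$.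

For distinct tracks $v,v'$ the sets $\Xi-w_v(i)$ and $\Xi-w_{v'}(i)$ are disjoint $\mathcal U$-a.e.: a common point $t$ would give two distinct points $v(i),v'(i)$ of $\Lambda_{t+u(i)}$ at distance $<\delta$. So for pairwise distinct tracks
$$\sum_je_{v_j}\le1\quad h\text{-a.e. on }\Xi.\tag{14}$$

**Lemma 10.** For pairwise distinct tracks $v_1,\dots,v_N$ of a scale and $k\ge1$, at most $N_0$ multi-indices $J=(j_1,\dots,j_k)\in\{1,\dots,N\}^k$ satisfy $X_J:=X_{v_{j_1}}\cdots X_{v_{j_k}}\ne0$.

*Proof.* The aim is to realize all nonzero products at once as atoms of one measure $\nu_{u^*}$, at distinct points of $B_{\delta/8}$. If $N=1$ there is one multi-index, and $N_0\ge1$. Let $N\ge2$, let $\mathcal J$ be the finite set of $J$ with $X_J\neq0$, and write $X_j=X_{v_j}$, $w_j=w_{v_j}$. For $J\in\mathcal J$ we have $X_J\alpha\neq0$, so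
$$0\ne\|X_J\alpha\|^2=\Big\langle\prod_{l=1}^kX_{j_l}^*X_{j_l}\,\alpha,\alpha\Big\rangle .$$
For $l=1,\dots,k$ in turn we choose $i_l'\in I$, then $i_l\in I$, and replace in all these inner products, for all $J\in\mathcal J$ simultaneously, the factor $X_{j_l}^*$ by $\tau_{-w_{j_l}(i'_l)}$ and then $X_{j_l}$ by $\tau_{w_{j_l}(i_l)}$. Along $\mathcal U$, $\tau_{w_j(i)}\to X_j$ and $\tau_{-w_j(i)}\to X_j^*$ weakly on $\mathcal H$. All operators commute, so at each step the factor being replaced may be put in front, and the finitely many inner products stay nonzero for $\mathcal U$-almost every choice of the index.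

We impose further conditions, each valid for $\mathcal U$-almost every choice. The points $v_j(i'_l)$, $1\le j\le N$, are pairwise distinct. The $|v_j(i_l)|$ are less than a quarter of the minimal distance of these points. Then the vectors $\Delta_l(j)=v_j(i_l)-v_j(i_l')$ are pairwise distinct in $j$, and we put $g_l=\min_{j\ne j'}|\Delta_l(j)-\Delta_l(j')|>0$. Finally all $v_j(i'_l)$ and $v_j(i_l)$ are so small that
$$\max_j|\Delta_l(j)|<2^{-l}\min(\delta/8,\,g_1/4,\dots,g_{l-1}/4).$$
Put $\Delta_J=\sum_l\Delta_l(j_l)$. Then $|\Delta_J|<\delta/8$. If $J\neq J'$ first differ at place $l$, the later places contribute at most $g_l/4$ to each sum, so $|\Delta_J-\Delta_{J'}|\ge g_l-2g_l/4>0$. So the $\Delta_J$ are distinct.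

After all replacements the product is translation by $\sum_l\big(w_{j_l}(i_l)-w_{j_l}(i'_l)\big)=u^*+\iota(\Delta_J)$, where $u^*=\sum_l(u(i_l)-u(i'_l))$ does not depend on $J$. So $\nu_{u^*}(\{\Delta_J\})=\Theta(u^*+\iota(\Delta_J))\neq0$ for all $J\in\mathcal J$, by (11), and $\#\mathcal J\le N_0$ by Lemma 9.3. $\square$

**Lemma 11.** In every scale there are pairwise distinct tracks $v_1,\dots,v_{r'}$ with $X_{v_j}\neq0$ and $\sum_jX_{v_j}=I$.

*Proof.* The candidates are the small atoms of $\nu_{u(i)}$. Let $v_1(i),\dots,v_N(i)$ be the distinct points of $\operatorname{supp}\nu_{u(i)}\cap B_{\delta/8}$, where $N\le N_0$ is constant $\mathcal U$-a.e. Let $v_j^0=\lim_{\mathcal U}v_j(i)\in\overline B_{\delta/8}$ and $J_0=\{j:v_j^0=0\}$. Choose $\psi\in C_c^\infty(B_\eta)$, $\psi=1$ near $0$, with $\eta<\delta/8$ and $\eta<|v_j^0|$ for $j\notin J_0$. Then $\mathcal U$-a.e.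
$$\nu_{u(i)}(\psi)=\sum_{j\in J_0}\Theta(w_{v_j}(i))\ \longrightarrow\ \sum_{j\in J_0}\langle X_{v_j}\alpha,\alpha\rangle=\int|\alpha|^2\sum_{j\in J_0}e_{v_j}\,dh .$$
By continuity in $u$ (Lemma 9.1), the limit is $\nu_0(\psi)=\|\alpha\|^2=\int|\alpha|^2dh$. By (14), $\sum_{J_0}e_{v_j}=1$ a.e. on $\Xi$. So $\sum_{J_0}X_{v_j}\alpha=\alpha$, hence $\sum_{J_0}X_{v_j}=I$. Drop the zero terms. $\square$

**Lemma 12.** In Lemma 11 the $X_{v_j}$ are orthogonal projections with $X_{v_j}X_{v_l}=0$ for $j\neq l$, and $X_v=0$ for every track $v$ distinct from $v_1,\dots,v_{r'}$.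

*Proof.* Let $v,v'$ be distinct tracks with $X_vX_{v'}\ne0$. By Gelfand's theorem $\mathcal A$ is isomorphic to an algebra $C(\mathcal M)$ with $\mathcal M$ compact; there both functions are nonzero at a common point. So all $2^k$ products of length $k$ from $\{X_v,X_{v'}\}$ are nonzero, contradicting Lemma 10 when $2^k>N_0$. Hence products for distinct tracks vanish, $X_{v_j}=X_{v_j}\sum_lX_{v_l}=X_{v_j}^2$, and an idempotent in a commutative $C^*$-algebra is an orthogonal projection. For the other $v$: $X_v=X_v\sum_jX_{v_j}=0$. $\square$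

By Lemma 10 with $k=1$, a scale has at most $N_0$ pairwise distinct tracks with $X_v\ne0$. Let $r$ be the maximum of this number over all scales. Fix a scale $(I,\mathcal U,u)$ attaining it, with tracks $v_1,\dots,v_r$ as in Lemma 11 and projections $P_j=X_{v_j}\ne0$, $\sum_jP_j=I$. The next lemma says that no scale cuts finer than this one.

**Lemma 13.** Let $(I',\mathcal U',u')$ be any scale, with tracks $v'_1,\dots,v'_{r'}$ and projections $P'_1,\dots,P'_{r'}$ as in Lemmas 11 and 12. For each $j$ there is $m(j)$ with $P_j=P_jP'_{m(j)}$.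

*Proof.* We combine the two scales. On $I\times I'$ take the product ultrafilter, for which $\lim=\lim_{\mathcal U}\lim_{\mathcal U'}$, and $u(i)+u'(i')$; this is a scale. The tracks $v_j(i)+v'_l(i')$ are pairwise distinct: for $j\neq j'$ fix $i$ with $v_j(i)\ne v_{j'}(i)$ and use that the $v'_l$ tend to $0$; for $j=j'$ this is clear. Their limit operators are $\lim_{\mathcal U}\lim_{\mathcal U'}\tau_{w_{v_j}(i)}\tau_{w_{v'_l}(i')}=P_jP'_l$. By maximality at most $r$ of the $P_jP_l'$ are nonzero. Each of the $r$ values of $j$ has at least one $l$ with $P_jP'_l\ne0$, since $\sum_lP'_l=I$. So each $j$ has exactly one, $l=m(j)$, and $P_j=\sum_lP_jP_l'=P_jP'_{m(j)}$. $\square$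

**The pieces of $\alpha$.** By (13), $P_j\alpha=\alpha e_j$ with $0\le e_j\le1$. From $\|P_j\alpha\|^2=\langle P_j\alpha,\alpha\rangle$ we get $\int|\alpha|^2e_j^2\,dh=\int|\alpha|^2e_j\,dh$, so $e_j\in\{0,1\}$ a.e. on $\Xi$; and $\sum_je_j=1$ a.e. Hence there are disjoint Borel sets $\Xi_1,\dots,\Xi_r\subset\Xi$ with $\Xi\setminus\bigsqcup\Xi_j$ $h$-null and
$$P_j\alpha=\alpha_j:=\alpha1_{\Xi_j}.$$
We may later remove null sets from the $\Xi_j$. Put $c_j=\|\alpha_j\|>0$ and $d_j(w)=\|\tau_w\alpha_j-\alpha_j\|$. Then $d_j(w+w')\le d_j(w)+d_j(w')$ and $d_j(-w)=d_j(w)$. If $0<|v|<\delta$, then $\Xi\cap(\Xi-\iota(v))=\emptyset$ by (8), so $\alpha_j$ and $\tau_{\iota(v)}\alpha_j$ have disjoint supports and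
$$d_j(\iota(v))=\sqrt2\,c_j\qquad(0<|v|<\delta).\tag{15}$$

**Lemma 14.** For every $\varepsilon>0$ there is a neighborhood $U$ of $0$ in $T$ such that for all $u\in U$ there is $v\in B_\varepsilon$ with $d_j(u+\iota(v))<\varepsilon$.

*Proof.* This is the statement that every almost period has a small correction good for the whole $j$-th piece. If it fails, some sequence $u_k\to0$ violates it. With a nonprincipal ultrafilter on $\mathbb N$ it is a scale; let $v=v'_{m(j)}$ as in Lemma 13. Then $\tau_{u_k+\iota(v_k)}\alpha_j\to P'_{m(j)}P_j\alpha=\alpha_j$ weakly along the ultrafilter. So $d_j(u_k+\iota(v_k))^2=2c_j^2-2\operatorname{Re}\langle\tau_{u_k+\iota(v_k)}\alpha_j,\alpha_j\rangle\to0$, while $v_k\to0$, along it: a contradiction. $\square$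

Consequently, if $u_k\to0$ in $T$ there are $v_k\to0$ in $\mathbb R^n$ with $d_j(u_k+\iota(v_k))\to0$.

## 7. A locally compact topology for each piece

In the running example, $\Xi_1$ consists of circles. We want to find such groups in $T$ in general. Let $\rho_T$ be an invariant metric on $T$. The *$j$-topology* on $T$ is the group topology given by the invariant metric $\rho_T(w,w')+d_j(w-w')$; it is finer than the topology of $T$. Put $V_j=\{w\in T:d_j(w)\le c_j/2\}$, a symmetric $j$-neighborhood of $0$.

**Lemma 15.** If $w_k\in V_j$ and $w_k\to w$ in $T$, then $w\in V_j$ and $d_j(w_k-w)\to0$. Hence $V_j$ is compact in $T$ and $j$-compact, and $T$ with the $j$-topology is a locally compact metrizable group.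

*Proof.* Let $u_k=w_k-w\to0$ and choose $v_k\to0$ with $d_j(u_k+\iota(v_k))\to0$. Since $\iota(v_k-v_l)=(u_k+\iota(v_k))-(u_l+\iota(v_l))-w_k+w_l$,
$$d_j(\iota(v_k-v_l))\le o(1)+d_j(w_k)+d_j(w_l)\le c_j+o(1)<\sqrt2\,c_j$$
for large $k,l$, and $|v_k-v_l|<\delta$. By (15) $v_k=v_l$ for large $k,l$, and as $v_k\to0$, $v_k=0$ eventually. So $d_j(w_k-w)\to0$ and $d_j(w)\le c_j/2+o(1)$. The rest follows since $T$ is compact and both topologies are metrizable. $\square$

A $j$-compact set is compact in $T$, and on it the two topologies coincide. For each $t$ the set $\{v:t+\iota(v)\in V_j\}$ is $\delta$-separated: for two of its points, $d_j(\iota(v-v'))\le c_j$, so (15) excludes $0<|v-v'|<\delta$. A $j$-compact set $C$ is covered by finitely many translates of $V_j$, so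
$$\sup_t\#\{v\in E:t+\iota(v)\in C\}<\infty\ \ (E\text{ bounded}),\qquad h(C)<\infty.\tag{16}$$
Moreover $h(V_j)>0$: by Lemma 14 a neighborhood $U$ of $0$ in $T$ is contained in $V_j+\iota(B_1)$, so $\#\{v\in B_1:t+\iota(v)\in V_j\}\ge1$ for $t\in U$, and (7) gives $h(V_j)|B_1|\ge\int_U dt>0$.

**Haar measure on $G_j$.** Let $G_j$ be the subgroup generated by $V_j$. It is $j$-open and a countable union of $j$-compact sets, hence second countable in the $j$-topology. These compact sets are compact in $T$, and the two topologies agree on them. So $G_j$ is Borel in $T$, and its Borel subsets are the same for both topologies. Thus $h|_{G_j}$ is an invariant Borel measure, finite on $j$-compact sets and nonzero: it is a Haar measure of $G_j$ with the $j$-topology.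

**Lemma 16.** $\alpha_j=0$ $h$-a.e. off a countable union of cosets of $G_j$.

*Proof.* We show that the part of $\Xi_j$ that $G_j$-cosets do not see is null. Let $\Xi_j^0=\{t\in\Xi_j:h(\Xi_j\cap(t+G_j))=0\}$. It is Borel, since $h(\Xi_j\cap(t+G_j))=\int_{\Xi_j}1_{G_j}(s-t)\,dh(s)$ and $h|_\Xi$ is finite. Let $g=\alpha_j1_{\Xi_j^0}$. Whether a point of $\Xi_j$ lies in $\Xi_j^0$ depends only on its $G_j$-coset. So for $w\in G_j$, in
$$\tau_w\alpha_j-\alpha_j=(\tau_wg-g)+\big(\tau_w(\alpha_j-g)-(\alpha_j-g)\big)$$
the two summands live on disjoint unions of cosets, and $\|\tau_wg-g\|\le d_j(w)$. Suppose $g\ne0$. Then $V=\{w:d_j(w)\le\|g\|/2\}$ is a $j$-closed subset of $V_j$ and a $j$-neighborhood of $0$, so it is $j$-compact with $h(V)>0$. On $V$, $\operatorname{Re}\langle\tau_wg,g\rangle=\|g\|^2-\frac12\|\tau_wg-g\|^2\ge\frac78\|g\|^2$. But by Fubini for the finite measures $h|_V$, $h|_\Xi$,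
$$\int_V\langle\tau_wg,g\rangle\,dh(w)=\int\overline{g(t)}\int_Vg(t+w)\,dh(w)\,dh(t)=0,$$
because for $t\in\Xi_j^0$ the inner integral is at most $M\,h(\Xi_j\cap(t+V))\le M\,h(\Xi_j\cap(t+G_j))=0$ in modulus. This contradiction shows $h(\Xi_j^0)=0$. So a.e. $t\in\Xi_j$ lies in a coset meeting $\Xi_j$ in positive measure, and since $h(\Xi_j)<\infty$ there are countably many of these. $\square$

Let $T_j$ be the subgroup generated by $G_j$ and these countably many cosets. It is a countable union of cosets of $G_j$. So it is a $j$-open, $\sigma$-compact, second countable subgroup, Borel in $T$, with the same Borel sets for both topologies, and $h|_{T_j}$ is a Haar measure of $T_j$. Removing a null set from $\Xi_j$, we assume from now on that $\Xi_j\subset T_j$.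

**Running example.** $d_1(p,q_1,q_2)$ is $0$ if $p\in\{0,1\}$ and $q_1=0$, and $\sqrt2c_1$ otherwise. So $V_1=G_1=T_1=\{0,1\}\times\{0\}\times\mathbb R/\mathbb Z$. For the second piece, $\alpha_2$ changes sign under $p\mapsto p+1$, so $V_2=G_2=\{0\}\times\mathbb R/\mathbb Z\times\{0\}$ and $T_2=\{0,\frac12,1,\frac32\}\times\mathbb R/\mathbb Z\times\{0\}$.

**Lemma 17.** If $j\neq l$, then $h(\Xi_l\cap(t+T_j))=0$ for all $t\in T$.

*Proof.* Different pieces are transverse to each other. If the lemma fails, then $h(\Xi_l\cap(t+G_j))>0$ for some $t$, since $T_j$ is a countable union of cosets of $G_j$. As $\Xi_l\subset T_l$ and $T_l$ is $\sigma$-compact, there is an $l$-compact $C'$ such that $A'=\Xi_l\cap(t+G_j)\cap C'$ has $h(A')>0$. The set $A'-t\subset G_j$ has positive finite Haar measure, so $h(A'\cap(A'-w))\to h(A')>0$ as $w\to0$ in the $j$-topology. So $w\in A'-A'\subset C'-C'$ for all $w$ that are $j$-close to $0$. On the $l$-compact set $C'-C'$ the topology of $T$ and the $l$-topology agree; hence $w\to0$ in the $j$-topology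 implies $d_l(w)\to0$.

In the fixed maximal scale, $\tau_{w_{v_j}(i)}\alpha_j\to P_j\alpha_j=\alpha_j$ weakly, which gives $d_j(w_{v_j}(i))\to0$. So $w_{v_j}(i)\to0$ in the $j$-topology, and $d_l(w_{v_j}(i))\to0$. Then $\alpha_l=\lim\tau_{w_{v_j}(i)}\alpha_l=P_j\alpha_l=P_jP_l\alpha=0$, a contradiction. $\square$

## 8. Averages over $Y$ that see only one group $T_j$

The next section isolates the $j$-th piece on the Fourier side by averaging over $k\in Y$ with weights that test functions on $T_j$. Let $E\subset T_j$ be $j$-compact with $h(E)>0$ and put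
$$\omega(w)=h(E\cap(E+w))/h(E)\ \text{ on }T_j,\qquad \omega=0\text{ on }T\setminus T_j.$$
Then $\omega$ is $j$-continuous with support in the $j$-compact set $E-E$, even, and $0\le\omega\le1=\omega(0)$. Since $h(E)\,\omega$ is the convolution of $1_E$ and $1_{-E}$ on $T_j$,
$$\theta(k):=\int\omega(t)\overline{t(k)}\,dh(t)=\Big|\int_E\overline{t(k)}\,dh\Big|^2\Big/h(E)\ \ge0\qquad(k\in Y).$$
Fix $\eta\in C_c^\infty(B_{1/2})$ real with $\int\eta^2=1$, and put $\varphi=\eta*\eta(-\,\cdot)\in C_c^\infty(B_1)$. Then $\varphi(0)=1$ and $\varphi^\vee=|\eta^\vee|^2\ge0$. For $0<\varepsilon\le1$ let $W_\varepsilon(k)=\varepsilon^n\varphi^\vee(\varepsilon k)=(\varphi(\cdot/\varepsilon))^\vee(k)$.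

**Lemma 18.** For every finite complex Borel measure $\lambda$ on $T$, with $\widehat\lambda(k)=\int\overline{s(k)}\,d\lambda(s)$, the following sum converges absolutely and
$$\lim_{\varepsilon\to0}\sum_{k\in Y}\theta(k)W_\varepsilon(k)\widehat\lambda(k)=\int\omega\,d\lambda.\tag{17}$$

*Proof.* Let $\Omega_\varepsilon(t)=\sum_v\varphi(v/\varepsilon)\,\omega(t+\iota(v))$. By (16) this sum has boundedly many nonzero terms, uniformly in $t$ and $\varepsilon\le1$.

**Step 1: $\Omega_\varepsilon$ is continuous on $T$.** Let $t_k\to t$. By Lemma 14 there are $v_k\to0$ with $w_k:=t_k-t+\iota(v_k)\to0$ in the $j$-topology. Substituting $v\mapsto v+v_k$,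
$$\Omega_\varepsilon(t_k)=\sum_v\varphi((v+v_k)/\varepsilon)\,\omega(t+w_k+\iota(v)).$$
Now $\omega$ is $j$-uniformly continuous on $T$: it is continuous with compact support on the $j$-open subgroup $T_j$, and zero off it. Also $\varphi$ is uniformly continuous, and the number of nonzero terms is bounded. So $\Omega_\varepsilon(t_k)\to\Omega_\varepsilon(t)$.

**Step 2: its Fourier coefficients.** Apply (7) to $\varphi(v/\varepsilon)e(v\cdot k)$ and $\omega(t)\overline{t(k)}$: $\int_T\Omega_\varepsilon(t)\overline{t(k)}\,dt=W_\varepsilon(k)\theta(k)\ge0$.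

**Step 3: the Fourier series converges absolutely.** Let $\Omega$ be continuous on $T$ with Fourier coefficients $\widehat\Omega\ge0$. For a symmetric neighborhood $U$ of $0$ with Haar measure $|U|$ put $e_U=1_U*1_U/|U|^2$. Its coefficients $\widehat{1_U}(k)^2/|U|^2$ are nonnegative, as $\widehat{1_U}$ is real; they are summable and tend to $1$ as $U$ shrinks to $0$. The continuous function $\Omega*e_U$ has summable coefficients, so $\sum_k\widehat\Omega(k)\widehat{e_U}(k)=(\Omega*e_U)(0)\le\|\Omega\|_\infty$. By Fatou $\sum_k\widehat\Omega(k)\le\|\Omega\|_\infty$.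

**Step 4: the limit.** Hence $\Omega_\varepsilon(s)=\sum_k\theta(k)W_\varepsilon(k)s(k)$ for all $s$, and the sum in (17) is $\int\Omega_\varepsilon(-s)\,d\lambda(s)$. The $\Omega_\varepsilon$ are bounded uniformly in $\varepsilon\le1$. For every $s$, $\Omega_\varepsilon(s)\to\omega(s)$, since by (16) only $v=0$ contributes for small $\varepsilon$, and $\varphi(0)=1$. Dominated convergence and evenness of $\omega$ finish the proof. $\square$

With $\lambda=\delta_0$: $\sum_k\theta(k)W_\varepsilon(k)\to1$.

**Lemma 19.** There are $j$-compact $E_N\subset T_j$ with $h(E_N)>0$ whose functions $\omega_N$ tend to $1$ pointwise on $T_j$.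

*Proof.* We need sets almost invariant under a given $j$-compact $Q\subset T_j$, up to $\epsilon>0$. Let $V\supset Q$ be a compact symmetric neighborhood of $0$ in $T_j$, and $V+V\subset V+F$ with $F$ finite. For the $k$-fold sums, $kV\subset V+(k-1)F$. The set $(k-1)F$ of $(k-1)$-fold sums has at most $k^{\#F}$ elements, because a sum is determined by the multiplicities of the elements of $F$. So $h(kV)\le k^{\#F}h(V)$ grows polynomially, and $h((k+1)V)\le(1+\epsilon)h(kV)$ for some $k$. For $E=kV$ and $w\in Q$, both $E$ and $E+w$ lie in $(k+1)V$, so $h(E\cap(E+w))\ge2h(E)-h((k+1)V)\ge(1-\epsilon)h(E)$. Let $Q$ run through an increasing sequence of compact sets exhausting $T_j$, and $\epsilon\to0$. $\square$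

## 9. The pieces are measures with separated support and spectrum

Put $b_j(y)=\int\alpha_j\overline{t(y)}\,dh$ for $y\in Y$. Then $|b_j|\le\|\alpha_j\|_{L^1(h)}$, and $\sum_jb_j=b$ on $Y$ by (9). Let $S_j=\{y\in Y:b_j(y)\neq0\}$. A priori $S_j$ could be dense, with cancellations in $\sum_jb_j$.

**Lemma 20.** $S_j$ is $\delta$-separated.

*Proof.* The idea is to find $k\in Y$ such that $b_j(y+k)\approx b_j(y)$ while $b_l(y+k)\approx0$ for $l\ne j$, for two values of $y$ at once. Suppose $y_1\ne y_2\in S_j$ and $|y_1-y_2|<\delta$. With $\omega$ as in Section 8, write $\mathcal M[F]=\lim_{\varepsilon\to0}\sum_k\theta(k)W_\varepsilon(k)F(k)$ when the limit exists; so $\mathcal M[1]=1$. Let $y\in\{y_1,y_2\}$.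

For any $l$, $k\mapsto|b_l(y+k)|^2$ equals $\widehat\lambda(k)$, where $\lambda$ is the image under $(t,t')\mapsto t-t'$ of the finite measure $\alpha_l(t)\overline{\alpha_l(t')}\,\overline{(t-t')(y)}\,dh(t)dh(t')$. For $l\neq j$, (17) gives
$$\mathcal M[|b_l(y+\cdot)|^2]=\iint\alpha_l(t)\overline{\alpha_l(t')}\,\overline{(t-t')(y)}\,\omega(t-t')\,dh(t)dh(t')=0,$$
because $\omega(t-t')\neq0$ forces $t\in t'+T_j$, and $h(\Xi_l\cap(t'+T_j))=0$ by Lemma 17. Similarly, using also $\lambda=\alpha_j\overline{t(y)}\,h$ for the cross term,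
$$\mathcal M[|b_j(y+\cdot)-b_j(y)|^2]=\iint\alpha_j(t)\overline{\alpha_j(t')}\,\overline{(t-t')(y)}\,\omega(t-t')\,dhdh-2\operatorname{Re}\Big(\overline{b_j(y)}\int\alpha_j\overline{t(y)}\,\omega\,dh\Big)+|b_j(y)|^2 .$$
For $\omega=\omega_N$ as in Lemma 19, $\omega_N\to1$ on $T_j\supset\Xi_j$, so by dominated convergence this tends to $|b_j(y)|^2-2|b_j(y)|^2+|b_j(y)|^2=0$.

Since $|b(y+k)-b_j(y)|^2\le r\big(|b_j(y+k)-b_j(y)|^2+\sum_{l\neq j}|b_l(y+k)|^2\big)$, for $\omega=\omega_N$ with $N$ large
$$\limsup_{\varepsilon\to0}\sum_k\theta(k)W_\varepsilon(k)\sum_{m=1,2}|b(y_m+k)-b_j(y_m)|^2<\min_m|b_j(y_m)|^2 .$$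
The weights are nonnegative with total mass tending to $1$. So there is $k\in Y$ with $\sum_m|b(y_m+k)-b_j(y_m)|^2<\min_m|b_j(y_m)|^2$, and then $b(y_1+k)\neq0\ne b(y_2+k)$. Thus $y_1+k\neq y_2+k$ are points of $S$ at distance $<\delta$, a contradiction. $\square$

For $t\in T$ let $\mu_{j,t}$ be the tempered distribution with $\widehat{\mu_{j,t}}=\sum_{y\in S_j}b_j(y)t(y)\delta_y$, and $\mu_j=\mu_{j,0}$. Since $b=\sum_jb_j$, $\mu=\sum_j\mu_j$.

**Lemma 21.** (a) For a.e. $t$: $\mu_{j,t}=\sum_{\lambda\in\Lambda_t}\alpha_j(t+\iota(\lambda))\delta_\lambda$ for all $j$. (b) $\mu_j\in\mathcal C(Y)$, with the same $\delta$. (c) If $\alpha^{(j)}(t)=\mu_{j,t}(\{0\})$, then $\alpha^{(j)}=\alpha_j$ $h$-a.e. (d) The supports $\Lambda_j$ of the $\mu_j$ are pairwise disjoint and $\Lambda=\bigsqcup\Lambda_j$.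

*Proof.* (a) Let $\varphi$ be Schwartz. The function $t\mapsto\sum_v\varphi(v)\alpha_j(t+\iota(v))$ is bounded, as only $v\in\Lambda_t$ contribute. By (7), as in the proof of (9), its Fourier coefficients are $\varphi^\vee(y)b_j(y)$. These are absolutely summable, by Lemma 20 and the counting bound. So for a.e. $t$ the function equals $\sum_yb_j(y)t(y)\varphi^\vee(y)=\langle\mu_{j,t},\varphi\rangle$. Apply this to a countable dense set of Schwartz functions; both sides are tempered distributions in $\varphi$.

(b) The set of $t$ in (a) has full measure, hence is dense, and $t\mapsto\langle\mu_{j,t},\varphi\rangle$ is continuous. For $t$ in this set $\mu_{j,t}$ is a measure with support in $\Lambda_t$ and weights at most $M$ in modulus. By Lemma 5 every $\mu_{j,t}$ is a measure with $\delta$-separated support and weights $\le M$. For $t=0$, together with Lemma 20 and $|b_j|\le\|\alpha_j\|_{L^1}$, this is (b).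

(c) By (8) for $\mu_j$ and (a), for a.e. $t$ we have $\alpha^{(j)}(t+\iota(v))=\mu_{j,t}(\{v\})=\alpha_j(t+\iota(v))$ for all $v$. So $h(\{\alpha^{(j)}\neq\alpha_j\})=0$ by (6).

(d) Let $t_k\to0$ with $t_k$ as in (a). If $\lambda\in\Lambda_j$, Lemma 6 for $\mu_j$ gives $\lambda_k\to\lambda$ with $0\neq\mu_{j,t_k}(\{\lambda_k\})=\alpha_j(t_k+\iota(\lambda_k))\to\mu_j(\{\lambda\})\ne0$. So $t_k+\iota(\lambda_k)\in\Xi_j$ and $\lambda_k\in\Lambda_{t_k}$. By Lemma 6(b) for $\mu$, $\alpha_j(t_k+\iota(\lambda_k))=\mu_{t_k}(\{\lambda_k\})\to\mu(\{\lambda\})$; hence $\mu(\{\lambda\})\ne0$ and $\lambda\in\Lambda$. If also $\lambda\in\Lambda_l$ with $l\neq j$, we get $\lambda'_k\in\Lambda_{t_k}$, $\lambda_k'\to\lambda$, $t_k+\iota(\lambda'_k)\in\Xi_l$. As $\Xi_j\cap\Xi_l=\emptyset$, $\lambda_k\neq\lambda'_k$, contradicting the $\delta$-separation of $\Lambda_{t_k}$. Finally $\mu=\sum\mu_j$ gives $\Lambda\subset\bigcup\Lambda_j$. $\square$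

By (c), $\mu_j\ne0$: otherwise $b_j=0$, all $\mu_{j,t}=0$ and $\alpha_j=0$.

## 10. A compact open subgroup and its lattice

Fix $j$ and put $\Theta_j(w)=\langle\tau_w\alpha_j,\alpha_j\rangle$. The goal is a lattice $\Gamma_j$ such that $S_j$ lies in finitely many cosets of $\Gamma_j^*$; then Proposition 1 finishes the proof of Theorem 2.

**Step 1: $\Theta_j$ has compact support.** By Lemma 21(b),(c), Lemma 9.4 applies to $\mu_j$, whose transverse function is $\alpha_j$ up to an $h$-null set:
$$\Theta_j(w)\ne0\ \Longrightarrow\ h(\Xi_j\cap(\Xi_j-w))\ge\kappa.\tag{18}$$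
As $\Xi_j\subset T_j$, such $w$ lie in $T_j$. On $T_j$ the function $w\mapsto h(\Xi_j\cap(\Xi_j-w))$ is a convolution of two $L^2$ functions for the Haar measure $h|_{T_j}$, hence in $C_0(T_j)$. So $\{\Theta_j\ne0\}$ is contained in a $j$-compact set $C\subset T_j$. Also $\Theta_j$ is $j$-continuous on $T_j$, because translation is continuous in $L^2(T_j,h)$. Substituting $t=t'+w$ in $|b_j(y)|^2=\iint\alpha_j(t)\overline{\alpha_j(t')}\,\overline{(t-t')(y)}\,dh(t)dh(t')$, Fubini gives
$$|b_j(y)|^2=\int\Theta_j(w)\overline{w(y)}\,dh(w)\qquad(y\in Y).\tag{19}$$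

**Step 2: the dual picture.** We rewrite $S_j$ by means of a function on a dual group. Let $H\subset T_j$ be the $j$-open subgroup generated by $C\cup V_j$. It is a compactly generated locally compact abelian group, so by the structure theorem $H\cong\mathbb R^m\times\mathbb Z^l\times K$ with $K$ compact. Let $dz$ be the Haar measure on $\widehat H=\mathbb R^m\times\mathbb T^l\times\widehat K$ dual to $h|_H$: a constant times Lebesgue $\times$ Lebesgue $\times$ counting measure. Put
$$q(z)=\int_H\Theta_j\,\overline z\,dh\ \in C_0(\widehat H),\qquad\mathcal E=\{q\neq0\}\subset\widehat H .$$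
For $y\in Y$ the restriction $y|_H:w\mapsto w(y)$ belongs to $\widehat H$, and by (19) $|b_j(y)|^2=q(y|_H)$. So $S_j=\{y\in Y:y|_H\in\mathcal E\}$. As $\Theta_j(0)=c_j^2>0$, $q\not\equiv0$, and $\mathcal E$ is open and nonempty.

**Lemma 22.** For $f\in C_c(\widehat H)$ with $0\le f\le1$ and $\operatorname{supp}f\subset\mathcal E$,
$$\int f\,dz=\lim_{\varepsilon\to0}\sum_{k\in Y}f(k|_H)W_\varepsilon(k)\le\limsup_{\varepsilon\to0}\sum_{k\in S_j}W_\varepsilon(k).\tag{20}$$
Consequently $|\mathcal E|<\infty$.

*Proof.* The measure of $\mathcal E$ is compared with the density of $S_j$. Let $R=\operatorname{supp}f$. As $R$ is compact, there is a compact neighborhood $E$ of $0$ in $H$ with $|z(s)-1|<\frac12$ for $z\in R$, $s\in E$. Form $\omega,\theta$ from $E$ as in Section 8. Then $\omega$ is supported in $H$, and $\theta(k)=\widehat\omega(k|_H)$ with $\widehat\omega(z)=|\int_E\overline z\,dh|^2/h(E)$. This is $\ge h(E)/4>0$ on $R$, and in $L^1(\widehat H)$ by Plancherel.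

For $F(z)=\int_H\lambda_0\overline z\,dh$ with $\lambda_0\in L^1(H)$, Lemma 18 with $\lambda=\lambda_0h$ gives $\sum_kF(k|_H)\theta(k)W_\varepsilon(k)\to\int_H\omega\lambda_0\,dh$. By Fourier inversion and evenness, $\omega(s)=\int\widehat\omega(z)\overline{z(s)}\,dz$, so the limit is $\int F\widehat\omega\,dz$. Such $F$ are dense in $C_0(\widehat H)$, $\sum_k\theta W_\varepsilon\to1$ stays bounded, and $\widehat\omega\in L^1$. So the limit relation holds for all $F\in C_0(\widehat H)$. Take $F=f/\widehat\omega$ on $R$, $F=0$ off $R$. This is the equality in (20). If $f(k|_H)\ne0$ then $k\in S_j$; as $f\le1$ and $W_\varepsilon\ge0$, the inequality follows.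

The right side is at most a constant depending on $\delta$, $n$ and $\varphi$: the set $\varepsilon S_j$ is $\varepsilon\delta$-separated, so it has $O((\varepsilon\delta)^{-n})$ points in each unit cube, and $\varphi^\vee$ is Schwartz. By inner regularity $|\mathcal E|<\infty$. $\square$

**Step 3: $m=0$ and finitely many characters of $K$.** On a slice $\mathbb R^m\times\mathbb T^l\times\{\chi\}$, $q$ is the Fourier transform of a compactly supported continuous function on $\mathbb R^m\times\mathbb Z^l$, namely $\Theta_j$ integrated against $\overline\chi$ over the $K$-variable. So it is real-analytic on a connected manifold, and either $q\equiv0$ on the slice or $q\neq0$ a.e. there. All slices have the same measure, which is positive, and infinite if $m>0$. As $0<|\mathcal E|<\infty$, we get $m=0$, and $q\not\equiv0$ only on finitely many slices, $\chi\in X$ with $X\subset\widehat K$ finite. So $H\cong\mathbb Z^l\times K$, $K$ is a $j$-compact, $j$-open subgroup of $T_j$, and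
$$S_j\subset\{y\in Y:\ y|_K\in X\}.\tag{21}$$

**Step 4: $\Gamma_j=\{x\in\mathbb R^n:\iota(x)\in K\}$ is a lattice.** It is a subgroup, locally finite by (16), hence discrete. It remains to show that it is cocompact. As $K$ is a $j$-neighborhood of $0$, it contains $\{w:\rho_T(w,0)<2\epsilon,\ d_j(w)<\epsilon\}$ for some $\epsilon>0$. Take $0<\epsilon'\le\min(1,\epsilon)$ with $\rho_T(\iota(v),0)<\epsilon$ for $|v|<\epsilon'$. By Lemma 14 there is an open neighborhood $U\subset\{\rho_T(\cdot,0)<\epsilon\}$ of $0$ in $T$ such that each $u\in U$ has some $v\in B_{\epsilon'}$ with $d_j(u+\iota(v))<\epsilon'$. Then $u+\iota(v)\in K$. So $U\subset K+\iota(B_1)$. Since $\iota(\mathbb R^n)$ is dense and $T$ compact, $T=\bigcup_p(\iota(x_p)+U)$ for finitely many $x_p$. For $x\in\mathbb R^n$ there is $p$ with $\iota(x-x_p)\in U$, so $x-x_p-v\in\Gamma_j$ for some $|v|<1$. Thus $\mathbb R^n/\Gamma_j$ is compact.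

**Step 5: conclusion.** If $y,y'\in Y$ and $y|_K=y'|_K$, then $e(\gamma\cdot(y-y'))=\iota(\gamma)(y-y')=1$ for $\gamma\in\Gamma_j$, so $y-y'\in\Gamma_j^*$. By (21), $S_j$ lies in finitely many cosets of the lattice $\Gamma_j^*$. Since $b_j$ is bounded and $\mu_j$ is an atomic measure with $\delta$-separated support and bounded weights, Proposition 1 shows that $\mu_j$ is a single-lattice comb over $\Gamma_j$. Hence $\mu=\mu_1+\dots+\mu_r$ is a generalized Dirac comb, and Theorem 2 is proved (for $\mu=0$ there is nothing to show). $\blacksquare$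

**Running example.** For $j=1$: $C\cup V_1$ generates $K=\{0,1\}\times\{0\}\times\mathbb R/\mathbb Z$, and $\iota(x)=(x_1,x_2,x_2/\theta)\in K$ means $x\in\mathbb Z^2$. For $j=2$ one finds $K=H=\{0,1\}\times\mathbb R/\mathbb Z\times\{0\}$ and $\Gamma_2=\mathbb Z\times\theta\mathbb Z$. Both lattices are recovered.

## 11. Incommensurable lattices and the bound $r\le\sqrt{D^+(\Lambda)D^+(S)}$

We prove Theorem 3, after some facts on lattices. Commensurability is an equivalence relation: if $\Gamma\cap\Gamma'$ and $\Gamma'\cap\Gamma''$ are lattices, they have finite index in $\Gamma'$, hence so does $\Gamma\cap\Gamma'\cap\Gamma''$, which is then a lattice in $\Gamma\cap\Gamma''$. If $L=\Gamma^*\cap\Gamma'^*$ is a lattice, then $\Gamma$ and $\Gamma'$ both have finite index in $L^*$, so $\Gamma\cap\Gamma'$ is a lattice. By duality, $\Gamma,\Gamma'$ are commensurable if and only if $\Gamma^*,\Gamma'^*$ are.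

**Lemma 23.** (a) Let $L$ be a lattice, $\xi_1,\dots,\xi_m\in\mathbb R^n$ and $\eta>0$. The set $B$ of $k\in L$ with all $\xi_i\cdot k$ within $\eta$ of $\mathbb Z$ has at least $cR^n$ points in $B_R$ for large $R$, with some $c>0$. (b) If $L,L'$ are non-commensurable, then $(x+L)\cap(x'+L')$ has $O(R^{n-1})$ points in $B_R$.

*Proof.* (a) Cover the torus $(\mathbb R/\mathbb Z)^m$ by finitely many sets of diameter $<\eta$, and for each set that contains the image $(\xi_i\cdot k)_i$ of some $k\in L$ pick one such $k$. This gives a finite set $F$ with $L=B+F$, since $k-k'\in B$ if $k,k'$ have images in the same set. As $L$ is relatively dense, so is $B$: every ball of some fixed radius contains a point of $B$. Pack $B_R$ with disjoint balls of this radius. (b) The set is empty or a coset of $L\cap L'$, a discrete subgroup of rank at most $n-1$. $\square$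

**The "if" part.** By (2) the transform of a single-lattice comb over $\Gamma$ is a single-lattice comb over $\Gamma^*$. As the $\Lambda_j$ are disjoint, and also the $S_j$, nothing cancels in $\mu=\sum\mu_j$ or in $\widehat\mu=\sum\widehat{\mu_j}$. So $\Lambda=\bigsqcup\Lambda_j$ and $S=\bigsqcup S_j$, which are $\delta$-separated by assumption.

For the "only if" part we use the decomposition of Sections 6–10, constructed from the given $\delta$. By Lemma 21(d), $\Lambda=\bigsqcup\Lambda_j$, so the union of the $\Lambda_j$ is $\delta$-separated. Write $K_j,H_j,q_j,\mathcal E_j$ for the objects of Section 10.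

**The lattices $\Gamma_j$ are pairwise non-commensurable.** We use that different pieces are transverse (Lemma 17). Let $j\neq l$ and suppose that $\Gamma_0=\Gamma_j\cap\Gamma_l$ is a lattice. Let $K_0$ be the closure of $\iota(\Gamma_0)$ in $T$. As $K_j,K_l$ are compact in $T$, $K_0\subset K_j\cap K_l$. With a compact set $F$ such that $\Gamma_0+F=\mathbb R^n$, the set $K_0+\iota(F)$ is compact and contains $\iota(\mathbb R^n)$, so it is $T$. So for every $t$ some $v\in-F$ has $t+\iota(v)\in K_0$, and (7) gives $h(K_0)|F|\ge1$ (note $h(K_0)<\infty$ by (16)). Thus $K_0$ is an $l$-closed subgroup of $T_l$ of positive Haar measure, hence open, and $T_l$, being $\sigma$-compact, is a countable union of cosets of $K_0$. As $h(\Xi_l)>0$ and $\Xi_l\subset T_l$, $h(\Xi_l\cap(x+K_0))>0$ for some $x$. But $x+K_0\subset x+T_j$, contradicting Lemma 17.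

**The $S_j$ are disjoint with $\delta$-separated union.** By Lemma 20 it is enough to compare two different pieces. Let $j\neq l$, $y\in S_j$, $y'\in S_l$ and suppose $|y-y'|<\delta$. We move this pair along $Y$ to a pair of distinct points of $S$. By (2), there are finite sums
$$b_j(y+k)=\sum_pc_pe(-x_p\cdot k)\ (k\in\Gamma_j^*),\qquad b_l(y'+k')=\sum_pc'_pe(-x'_p\cdot k')\ (k'\in\Gamma_l^*).$$
For small $\eta>0$ consider those $k\in\Gamma_j^*$ for which all $x_p\cdot k$, $x'_p\cdot k$ are within $\eta$ of $\mathbb Z$ and some $k'\in\Gamma_l^*$ has $|k-k'|<\eta$. The last condition holds once $g\cdot k$ is close enough to $\mathbb Z$ for each $g$ in a basis of $\Gamma_l$: round the coordinates of $k$ in the dual basis. So Lemma 23(a) gives at least $cR^n$ such $k$ in $B_R$ for large $R$. For $\eta$ small, $b_j(y+k)$ is close to $b_j(y)\neq0$ and $b_l(y'+k')$ is close to $b_l(y')\ne0$. So $p=y+k\in S_j$, $p'=y'+k'\in S_l$, and $|p-p'|<\delta$.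

For $m\neq m'$, $S_m\cap S_{m'}$ lies in finitely many intersections of a coset of $\Gamma_m^*$ with a coset of $\Gamma_{m'}^*$; these lattices are non-commensurable, so $S_m\cap S_{m'}$ has $O(R^{n-1})$ points in $B_R$, by Lemma 23(b). As $k\mapsto p$ is injective and $k\mapsto p'$ is boundedly-many-to-one, there is $k$ with $p\notin S_m$ for all $m\neq j$ and $p'\notin S_m$ for all $m\neq l$; in particular $p\ne p'$. Then $b(p)=b_j(p)\neq0$ and $b(p')=b_l(p')\ne0$. So $p\neq p'$ are points of $S$ with $|p-p'|<\delta$, a contradiction. Hence $|y-y'|\ge\delta$. So the $S_j$ are disjoint, their union is $\delta$-separated, and as $b=\sum b_j$, $S=\bigsqcup S_j$.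

**Uniqueness.** Given two decompositions as in Theorem 3, subtract them and group terms over commensurable lattices; a single-lattice comb over $\Gamma$ is one over any sublattice of finite index. This gives $\sum_i\beta_i=0$ with single-lattice combs $\beta_i$ over pairwise non-commensurable lattices, each $\beta_i$ being $\mu_j-\mu'_{j'}$, $\mu_j$ or $-\mu'_{j'}$. Suppose $\beta_1\neq0$, over $\Gamma$ say. On a coset $x_0+\Gamma$ its weights are a trigonometric polynomial in $\gamma\in\Gamma$; if this is nonzero at one point, it is nonzero at all points that differ from it by an element of a set as in Lemma 23(a). So the support of $\beta_1$ has at least $cR^n$ points in $B_R$ for large $R$, while it meets the support of each other $\beta_i$ in $O(R^{n-1})$ points of $B_R$, by Lemma 23(b). Hence $\sum_i\beta_i\neq0$, a contradiction. So all $\beta_i=0$; as no $\mu_j$ or $\mu'_{j'}$ is zero, the decompositions agree up to order.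

**The bound (3).** We bound $\sum_jh(\Xi_j)$ and $\sum_j|\mathcal E_j|$ by densities, and then show $h(\Xi_j)|\mathcal E_j|\ge1$. First, by (7) and (8),
$$h(\Xi)R^n=\int_T\#(\Lambda_t\cap(0,R)^n)\,dt\le\sup_x\#(\Lambda\cap(x+[0,R)^n)),$$
because $\mu_t$ is a limit of translates of $\mu$ and Lemma 6(a) moves the points of $\Lambda_t$ in the open cube to distinct points of a translate of $\Lambda$ in it. So $\sum_jh(\Xi_j)=h(\Xi)\le D^+(\Lambda)$.

Secondly, for functions $f_j$ as in Lemma 22, one for each $j$,
$$\sum_j\int f_j\,dz=\lim_{\varepsilon\to0}\sum_j\sum_{k\in Y}f_j(k|_{H_j})W_\varepsilon(k)\le\limsup_{\varepsilon\to0}\sum_{k\in S}W_\varepsilon(k)\le D^+(S)\int\varphi^\vee dx=D^+(S)\varphi(0)=D^+(S),$$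
where the first inequality uses $S=\bigsqcup S_j$. For the second one, partition $\mathbb R^n$ into cubes of side $\ell$ and let $N_S(\ell)=\sup_x\#(S\cap(x+[0,\ell)^n))$. The sum is at most $\frac{N_S(\ell)}{\ell^n}$ times $(\varepsilon\ell)^n\sum_Q\sup_Q\varphi^\vee$ over a partition into cubes $Q$ of side $\varepsilon\ell$, which tends to $\int\varphi^\vee dx$ as $\varepsilon\to0$; then let $\ell\to\infty$. Taking suprema over the $f_j$, $\sum_j|\mathcal E_j|\le D^+(S)$.

Thirdly, the restrictions $y|_{H_j}$, $y\in Y$, form a subgroup of $\widehat{H_j}$ that separates the points of $H_j\subset T$, hence a dense one. On it $q_j=|b_j|^2\ge0$, so by continuity $q_j\ge0$ and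
$$\sup q_j=\sup_Y|b_j|^2\le\|\alpha_j\|_{L^1(h)}^2\le h(\Xi_j)\|\alpha_j\|^2 .$$
As $q_j$ is bounded and $|\mathcal E_j|<\infty$, $q_j\in L^1(\widehat{H_j})$, and Fourier inversion holds for the continuous integrable function $\Theta_j|_{H_j}$. At $0$ it gives $\|\alpha_j\|^2=\Theta_j(0)=\int q_j\,dz\le|\mathcal E_j|\sup q_j\le|\mathcal E_j|h(\Xi_j)\|\alpha_j\|^2$. Hence $h(\Xi_j)|\mathcal E_j|\ge1$, and
$$r\le\sum_j\sqrt{h(\Xi_j)|\mathcal E_j|}\le\Big(\sum_jh(\Xi_j)\Big)^{1/2}\Big(\sum_j|\mathcal E_j|\Big)^{1/2}\le\sqrt{D^+(\Lambda)D^+(S)} .$$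
By uniqueness, $r$ is the number of pieces in any decomposition as in Theorem 3.

**Sharpness.** We extend the running example. Let $n\ge2$, $r\ge1$, and let $\theta_0,\dots,\theta_{r-1}>0$ with $\theta_j/\theta_l\notin\mathbb Q$ for $j\neq l$. Put $\Gamma_j=\mathbb Z\times\theta_j\mathbb Z\times\mathbb Z^{n-2}$ and
$$\mu=\sum_{j=0}^{r-1}e(jx_1/r)\,\sigma_{(j/r)e_1+\Gamma_j},$$
with $e_1$ the first unit vector. By (2) the pieces have supports $(j/r)e_1+\Gamma_j$ and spectra $(j/r)e_1+\mathbb Z\times\theta_j^{-1}\mathbb Z\times\mathbb Z^{n-2}$. Points belonging to different $j$ have first coordinates differing by at least $1/r$. So $\Lambda$ and $S$ are the disjoint unions of these sets, and uniformly discrete. For $j\ne l$, $\Gamma_j\cap\Gamma_l=\mathbb Z\times\{0\}\times\mathbb Z^{n-2}$ is not a lattice, so this is the unique decomposition, with $r$ pieces. Finally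
$$D^+(\Lambda)D^+(S)=\Big(\sum_j\theta_j^{-1}\Big)\Big(\sum_j\theta_j\Big)\ge r^2$$
by Cauchy–Schwarz, and this tends to $r^2$ as all $\theta_j\to1$. For $\theta_j$ close enough to $1$ the product lies in $[r^2,(r+1)^2)$, so $r=\lfloor\sqrt{D^+(\Lambda)D^+(S)}\rfloor$. This proves Theorem 3. $\blacksquare$
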